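\title{No automorphism of the Calkin algebra maps the unilateral shift to its adjoint}

\begin{abstract}
We prove in ZFC that every unital $*$-endomorphism of the Calkin algebra multiplies the Fredholm index of unitaries by a nonnegative integer. Hence no $*$-endomorphism, and in particular no $*$-automorphism, maps the image of the unilateral shift to the image of its adjoint, whether or not the Continuum Hypothesis holds. The proof tests an endomorphism on an infinite direct sum of shifts whose summands are labeled by the irreducible representations of a group with Kazhdan's property (T).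
\end{abstract}

\section{Introduction}\label{sec:intro}

\subsection{The question and the result}

Let $H=\ell^2(\mathbb N)$, $\mathbb N=\{0,1,2,\dots\}$, with its standard basis $(e_j)$. Let $B(H)$ be the algebra of bounded operators, $K(H)$ the ideal of compact operators, $Q(H)=B(H)/K(H)$ the Calkin algebra and $\pi:B(H)\to Q(H)$ the quotient map. An operator $a$ is Fredholm (closed range, finite-dimensional kernel and cokernel) exactly when $\pi(a)$ is invertible. Its index $\operatorname{ind}a=\dim\ker a-\dim\operatorname{coker}a$ does not change under compact perturbations, so every invertible element of $Q(H)$ has an index, namely that of any lift. The index is additive under products and direct sums, and $\operatorname{ind}a^*=-\operatorname{ind}a$.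

The unilateral shift $Se_j=e_{j+1}$ satisfies $S^*S=1$, and $1-SS^*$ has rank one. So $\pi(S)$ is a unitary of index $-1$, and $\pi(S^*)=\pi(S)^{-1}$ is a unitary of index $+1$. An inner automorphism $x\mapsto uxu^*$ preserves the index and therefore cannot map $\pi(S)$ to $\pi(S^*)$. By a theorem of Farah it is consistent with ZFC that all $*$-automorphisms of $Q(H)$ are inner, and in such a model the matter ends there. By a theorem of Phillips and Weaver the Continuum Hypothesis (CH) implies that $Q(H)$ has outer automorphisms, and the argument no longer applies. The following question is raised, and left open, in \cite{problem}.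

\begin{quote}
\emph{Assume ZFC $+$ CH. Is there a $*$-automorphism $\alpha$ of $Q(H)$ with $\alpha(\pi(S))=\pi(S^*)$?}
\end{quote}

The first tests do not exclude such an $\alpha$. A unitary of $Q(H)$ whose spectrum omits a point of the circle $\mathbb T$ is the exponential of a self-adjoint element times $i$ and has index $0$; so $\pi(S)$ has spectrum $\mathbb T$, and $C^*(\pi(S))\cong C(\mathbb T)$ does have an automorphism exchanging $\pi(S)$ and $\pi(S^*)$. An elementary argument (Lemma~\ref{lem:multiplier}) shows that a unital endomorphism multiplies the index by an integer $k$; for an automorphism $k=\pm1$, and that argument does not choose the sign. Finally, let $J$ be coordinatewise complex conjugation on $H$. The transposition $a\mapsto Ja^*J$ is linear, preserves adjoints and $K(H)$, \emph{reverses} products and maps $S$ to $S^*$. An obstruction must therefore use the order of products: it has to tell $x^*x=1$ from $xx^*=1$. Such an obstruction exists.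

\begin{theorem}\label{thm:main}
Let $\varphi:Q(H)\to Q(H)$ be a unital $*$-homomorphism. Then there is an integer $k\ge0$ with $\operatorname{ind}\varphi(u)=k\operatorname{ind}u$ for all unitaries $u\in Q(H)$. Consequently no $*$-endomorphism of $Q(H)$, and in particular no $*$-automorphism, maps $\pi(S)$ to $\pi(S^*)$.
\end{theorem}

The theorem is proved in ZFC, so the answer to the question is no. Throughout the paper CH is used only where it is named.

\subsection{Infinitely many shifts at once}\label{sub:idea}

In $Q(H)$ a single shift has forgotten that it was an isometry: $\pi(S)$ and $\pi(S^*)$ are both unitary. An infinite sum of shifts remembers. Let $H=\bigoplus_nH_n$ with projections $p_n$ onto $H_n$. Since $p_n\to0$ strongly,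
\begin{equation}\label{eq:small}
\|Kp_n\|=\|p_nK^*\|\to0\qquad\text{for every compact }K.
\end{equation}
Let $V=\bigoplus_nV_n$ be block diagonal with $V^*V-1$ compact. By \eqref{eq:small}, $\|V_n^*V_n-1\|\to0$. So $V_n$ is injective for large $n$, and \emph{every Fredholm block $V_n$ with $n$ large has index at most $0$}.

Now take $H_n=\ell^2(\mathbb N)$ and $W=\bigoplus_nS$, and suppose that $\varphi$ reverses the index. Then $w=\varphi(\pi(W))$ is an isometry of $Q(H)$ that commutes with the projections $q_n=\varphi(\pi(p_n))$, and $wq_n+1-q_n=\varphi(\pi(Wp_n+1-p_n))$ has index $+1$ for every $n$. If $w$ had a lift that is block diagonal for a decomposition lifting the $q_n$, this would be a contradiction. But commuting with each block separately is too weak a property.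

\begin{example}\label{ex:leak}
Let $(e^{(n)}_j)_j$ be the basis of $H_n=\ell^2(\mathbb N)$, and define $U$ on $\bigoplus_nH_n$ by
\[
Ue^{(2m)}_{j+1}=e^{(2m)}_{j},\qquad Ue^{(2m)}_0=e^{(2m+1)}_0,\qquad Ue^{(2m+1)}_j=e^{(2m+1)}_{j+1}.
\]
It permutes the basis, so it is unitary. Each commutator $Up_n-p_nU$ has rank one, and the compression of $U$ to $H_{2m}$ is $S^*$. Thus $\pi(U)$ is an isometry commuting with every $\pi(p_n)$, and it has index $+1$ on infinitely many blocks: the kernel of one block leaks into the next.
\end{example}

A homomorphism respects finite algebraic relations and norm limits, and $\sum_np_n$ does not converge in norm. We need finitely many operators that describe all blocks at once, with estimates uniform in $n$. A group $\Gamma$ with property (T) provides them. Let $\Gamma$ act on the $n$-th block by a multiple of an irreducible representation $v_n$, with the $v_n$ inequivalent. The finitely many generators then determine every block by functional calculus, with one spectral gap for all $n$, and an operator that almost commutes with them cannot leak from one block to another.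 The remaining difficulty is that $\varphi$ carries this action to a homomorphism $\Gamma\to U(Q(H))$ for which no lift to a representation on $H$ is available.

Sections~\ref{sec:index} and~\ref{sec:group} collect what we need about the index and the group. Section~\ref{sec:blocks} builds the test configuration, states the key Proposition~\ref{prop:key} and derives Theorem~\ref{thm:main} from it. Sections~\ref{sec:gap} and~\ref{sec:proof} prove the proposition. Section~\ref{sec:consequences} draws consequences for automorphisms, normal elements, nonunital endomorphisms and separable subalgebras.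

\section{The index on matrices over the Calkin algebra}\label{sec:index}

Inner products are linear in the first variable, $|x|^2=x^*x$, and $U(A)$ is the unitary group of a unital $C^*$-algebra $A$. We identify $B(H)\otimes M_d$ with $B(H\otimes\mathbb C^d)$ and $Q(H)\otimes M_d$ with $Q(H\otimes\mathbb C^d)$; the quotient map is $\pi_d=\pi\otimes\mathrm{id}$. For a $*$-homomorphism $\varphi$ we write $\varphi_d=\varphi\otimes\mathrm{id}_{M_d}$.

\begin{lemma}\label{lem:lift}
For a unitary $z\in Q(H)\otimes M_d$ the following are equivalent: (a) $\operatorname{ind}z=0$; (b) $z$ lifts to a unitary operator; (c) $z=\exp(ib)$ with $b=b^*\in Q(H)\otimes M_d$.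
\end{lemma}

\begin{proof}
(a)$\Rightarrow$(b). Let $a$ be a lift of $z$ with polar decomposition $a=v_0|a|$. The partial isometry $v_0$ maps $(\ker a)^\perp$ onto $\operatorname{ran}a$, and $\ker a$ and $(\operatorname{ran}a)^\perp$ have the same finite dimension. Adding a partial isometry from the first onto the second gives a unitary $v$ with $a=v|a|$. Since $\pi_d(|a|)=|z|=1$, the difference $a-v=v(|a|-1)$ is compact.

(b)$\Rightarrow$(c). A unitary operator is $\exp(ia)$ with $a=a^*$ by the Borel functional calculus; take $b=\pi_d(a)$.

(c)$\Rightarrow$(a). Lift $b$ to a self-adjoint $a$; then $z$ lifts to the unitary $\exp(ia)$.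
\end{proof}

\begin{lemma}\label{lem:multiplier}
Let $\varphi:Q(H)\to Q(H)$ be a unital $*$-homomorphism and $k=-\operatorname{ind}\varphi(\pi(S))$. Then $\operatorname{ind}\varphi_d(z)=k\operatorname{ind}z$ for every $d\ge1$ and every unitary $z\in Q(H)\otimes M_d$.
\end{lemma}

\begin{proof}
Let $j=\operatorname{ind}z$. The unitary $\operatorname{diag}(\pi(S)^{-j},1,\dots,1)$ also has index $j$, so Lemma~\ref{lem:lift} gives $z=\exp(ib)\operatorname{diag}(\pi(S)^{-j},1,\dots,1)$ with $b=b^*$. Then
\[
\varphi_d(z)=\exp(i\varphi_d(b))\operatorname{diag}(\varphi(\pi(S))^{-j},1,\dots,1),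
\]
where the first factor has index $0$ and the second has index $(-j)(-k)=jk$.
\end{proof}

It remains to prove that $k\ge0$. The matrix version of the lemma matters, because the blocks will be cut out by projections in $Q(H)\otimes M_{d_n}$.

\section{The group}\label{sec:group}

Let $\Gamma=SL_3(\mathbb Z)$. We use only that $\Gamma$ is infinite, residually finite and has Kazhdan's property (T). Residual finiteness means that the finite-index normal subgroups intersect in $\{1\}$; here the kernels of reduction modulo $m$ suffice, since $g\ne1$ survives modulo any $m$ that does not divide some entry of $g-1$.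

\subsection{The spectral gap}

Property (T) provides a finite generating set $F\subset\Gamma$ and $\varepsilon>0$ such that every unitary representation $g\mapsto U_g$ with a unit vector $\xi$ satisfying $\max_{s\in F}\|U_s\xi-\xi\|<\varepsilon$ has a nonzero invariant vector. Put $\kappa=\varepsilon^2$. The orthogonal complement of the invariant vectors is a subrepresentation without nonzero invariant vectors, so for every unitary representation, on a Hilbert space of any dimension,
\begin{equation}\label{eq:T}
\sum_{s\in F}\|U_s\xi-\xi\|^2\ge\kappa\|\xi\|^2\qquad\text{for all }\xi\perp\{\text{invariant vectors}\}.\tag{T}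
\end{equation}
The left side is $\langle h\xi,\xi\rangle$ for $h=\sum_{s\in F}|1-U_s|^2$. Since $F$ generates $\Gamma$, the kernel of $h$ is the space of invariant vectors, and \eqref{eq:T} says that $\operatorname{spec}h\subset\{0\}\cup[\kappa,\infty)$.

The spectral statement also holds for a homomorphism $g\mapsto U_g$ into $U(A)$, with $A$ a unital $C^*$-algebra, because a faithful unital representation of $A$ preserves spectra. The \emph{spectral projection of $h$ at $0$} is then $f(h)\in A$, for any continuous $f$ with $f(0)=1$ and $f=0$ on $[\kappa,\infty)$. This formula is why property (T) suits our purpose: the projection onto the invariant vectors is a continuous function of finitely many unitaries, and unital $*$-homomorphisms respect it.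

\begin{lemma}\label{lem:indexzero}
For every homomorphism $\rho:\Gamma\to U(Q(H))$, each $\rho(g)$ lifts to a unitary operator.
\end{lemma}

\begin{proof}
The map $\chi(g)=\operatorname{ind}\rho(g)$ is a homomorphism $\Gamma\to\mathbb Z$. For small real $t$ the one-dimensional representation $e^{it\chi}$ satisfies $\sum_{s\in F}|e^{it\chi(s)}-1|^2<\kappa$, so it is trivial by \eqref{eq:T}. This holds for all small $t$, hence $\chi=0$, and Lemma~\ref{lem:lift} applies.
\end{proof}

\subsection{Finite-dimensional representations}

\begin{lemma}\label{lem:irreps}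
$\Gamma$ has infinitely many pairwise inequivalent finite-dimensional irreducible unitary representations.
\end{lemma}

\begin{proof}
Otherwise there are, up to equivalence, finitely many irreducible representations with finite image, and the intersection $N$ of their kernels has finite index. Let $M$ be a finite-index normal subgroup. The regular representation of $\Gamma/M$ is faithful and is a sum of irreducibles, each of which is a representation of $\Gamma$ with finite image and so vanishes on $N$ in the sense of being trivial there. Hence $N\subset M$. By residual finiteness $N=\{1\}$, and $\Gamma$ is finite, a contradiction.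
\end{proof}

Fix pairwise inequivalent irreducible representations $v_n:\Gamma\to U(d_n)$, $n\in\mathbb N$. The entrywise conjugates $\bar v_n$ are again irreducible and pairwise inequivalent.

Tensoring with a conjugate representation turns intertwiners into invariant vectors, to which \eqref{eq:T} applies. Let $a:\Gamma\to U(p)$ and $b:\Gamma\to U(q)$ be representations. Identify $\mathbb C^p\otimes\mathbb C^q$ with the $p\times q$ matrices in the Hilbert--Schmidt norm by $x\otimes y\mapsto xy^{t}$. Since $\bar b(g)^{t}=b(g)^*$,
\begin{equation}\label{eq:intertwine}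
a(g)\otimes\bar b(g)\quad\text{acts as}\quad Y\mapsto a(g)Yb(g)^*,
\end{equation}
and the invariant vectors are the intertwiners from $b$ to $a$, that is, the $Y$ with $a(g)Y=Yb(g)$ for all $g$. By Schur's lemma $v_m\otimes\bar v_n$ has no nonzero invariant vector for $m\ne n$, and the invariant vectors of $v_n\otimes\bar v_n$ form the line spanned by the vector $\xi_n$ that corresponds to the identity matrix.

\section{Shifts labeled by representations}\label{sec:blocks}

\subsection{The test configuration}

Write $\ell^2=\ell^2(\mathbb N)$ and fix a unitary identification $H=\bigoplus_n\mathbb C^{d_n}\otimes\ell^2$. The letter $S$ denotes the shift on $H$ as well as on each factor $\ell^2$. Put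
\[
\sigma(g)=\bigoplus_nv_n(g)\otimes1,\qquad W=\bigoplus_n1\otimes S .
\]
Then $\sigma$ is a unitary representation and $W$ is an isometry commuting with $\sigma(\Gamma)$. On $H\otimes\mathbb C^{d_n}$ let
\[
D_n=\sum_{s\in F}|1-\sigma(s)\otimes\bar v_n(s)|^2
\]
and let $R_n$ be its spectral projection at $0$, the projection onto the invariant vectors of $\sigma\otimes\bar v_n$. Reorder the factors as $H\otimes\mathbb C^{d_n}=\bigoplus_m(\mathbb C^{d_m}\otimes\mathbb C^{d_n})\otimes\ell^2$. Then $\sigma\otimes\bar v_n=\bigoplus_m(v_m\otimes\bar v_n)\otimes1$ and $W\otimes1=\bigoplus_m1\otimes S$. So $\operatorname{ran}R_n=\mathbb C\xi_n\otimes\ell^2$ lies in the summand $m=n$, it reduces $W\otimes1$, and $W\otimes 1$ acts on it as $S$. Therefore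
\begin{equation}\label{eq:zn}
z_n:=\pi_{d_n}\big((W\otimes1)R_n+1-R_n\big)\ \text{ is unitary, and }\operatorname{ind}z_n=-1 .
\end{equation}

\subsection{The mechanism when the action lifts}\label{sub:model}

Before passing to arbitrary homomorphisms into $U(Q(H))$ we see by hand why the leak of Example~\ref{ex:leak} is now impossible. Let $V\in B(H)$ be such that $V^*V-1$ and $K_s=\sigma(s)V-V\sigma(s)$, $s\in F$, are compact. Let $p_n$ be the projection of $H$ onto $\mathbb C^{d_n}\otimes\ell^2$ and let $\zeta\in\operatorname{ran}R_n$ be a unit vector. Then $\zeta=(p_n\otimes1)\zeta$, so $\|(V\otimes1)\zeta\|^2\ge1-\|(V^*V-1)p_n\|$. Since $\zeta$ is invariant,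
\[
(\sigma(s)\otimes\bar v_n(s)-1)(V\otimes1)\zeta=(K_sp_n\otimes\bar v_n(s))\zeta .
\]
Applying \eqref{eq:T} to $(1-R_n)(V\otimes1)\zeta$ gives $\kappa\|(1-R_n)(V\otimes1)\zeta\|^2\le\sum_s\|K_sp_n\|^2$. Hence
\[
\|R_n(V\otimes1)\zeta\|^2\ge1-\|(V^*V-1)p_n\|-\kappa^{-1}\sum_{s\in F}\|K_sp_n\|^2 ,
\]
and the right side tends to $1$ by \eqref{eq:small}. For large $n$ the operator $R_n(V\otimes1)R_n+1-R_n$ is injective, so its index is at most $0$ if it is Fredholm.

Two facts were used: the operators $D_n$ on Hilbert space have a spectral gap independent of $n$, and a compact operator is uniformly small on the invariant vectors once $n$ is large. Both came from the representation $\sigma$. The point of Sections~\ref{sec:gap} and~\ref{sec:proof} is that both survive when only a homomorphism into $U(Q(H))$ is given.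

\subsection{The key proposition and the proof of the theorem}

Let $\rho:\Gamma\to U(Q(H))$ be a homomorphism. Then $\rho\otimes\bar v_n$ is a homomorphism into $U(Q(H)\otimes M_{d_n})$, so
\[
h_n=\sum_{s\in F}|1-\rho(s)\otimes\bar v_n(s)|^2
\]
has spectrum in $\{0\}\cup[\kappa,\infty)$. Let $r_n$ be its spectral projection at $0$; it plays the role of the $v_n$-block of $\rho$. If $w\in Q(H)$ commutes with $\rho(\Gamma)$, then $w\otimes1$ commutes with each $\rho(s)\otimes\bar v_n(s)$ and with its adjoint $\rho(s^{-1})\otimes\bar v_n(s^{-1})$, hence with $h_n$ and $r_n$. If moreover $w^*w=1$, then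
\[
y_n=(w\otimes1)r_n+1-r_n
\]
is an isometry, and it is unitary exactly when $(w\otimes1)r_n$ is a unitary of the corner $r_n(Q(H)\otimes M_{d_n})r_n$.

\begin{proposition}\label{prop:key}
Let $\rho:\Gamma\to U(Q(H))$ be a homomorphism and let $w\in Q(H)$ be an isometry commuting with $\rho(\Gamma)$. Suppose that $y_n$ is unitary for every $n$. Then $\operatorname{ind}y_n\le0$ for all but finitely many $n$.
\end{proposition}

Subsection~\ref{sub:model} is the case $\rho=\pi\circ\sigma$. We apply the proposition to the image of the test configuration, in a form that will serve again in Section~\ref{sec:consequences}.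

\begin{corollary}\label{cor:transfer}
Let $B\subset Q(H)$ be a unital $C^*$-subalgebra containing $\pi(W)$ and $\pi(\sigma(\Gamma))$, and let $\varphi:B\to Q(H)$ be a unital $*$-homomorphism. Then $z_n\in B\otimes M_{d_n}$ for all $n$, and $\operatorname{ind}\varphi_{d_n}(z_n)\le0$ for all but finitely many $n$.
\end{corollary}

\begin{proof}
Put $\rho=\varphi\circ\pi\circ\sigma$ and $w=\varphi(\pi(W))$, an isometry commuting with $\rho(\Gamma)$. The element $\pi_{d_n}(D_n)=\sum_s|1-\pi(\sigma(s))\otimes\bar v_n(s)|^2$ lies in $B\otimes M_{d_n}$, and $\varphi_{d_n}$ maps it to $h_n$. Take $f$ continuous with $f(0)=1$ and $f=0$ on $[\kappa,\infty)$. Then $\pi_{d_n}(R_n)=f(\pi_{d_n}(D_n))\in B\otimes M_{d_n}$, so $z_n\in B\otimes M_{d_n}$, and $\varphi_{d_n}(\pi_{d_n}(R_n))=f(h_n)=r_n$. Hence $y_n=\varphi_{d_n}(z_n)$, which is unitary by \eqref{eq:zn}, and Proposition~\ref{prop:key} applies.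
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Let $\varphi$ be unital and $k=-\operatorname{ind}\varphi(\pi(S))$. By Lemma~\ref{lem:multiplier}, $\varphi$ multiplies the index of unitaries by $k$, and $\operatorname{ind}\varphi_{d_n}(z_n)=-k$ for every $n$ by \eqref{eq:zn}. Corollary~\ref{cor:transfer} with $B=Q(H)$ gives $-k\le0$.

Let $\varphi$ be a $*$-endomorphism with $\varphi(\pi(S))=\pi(S^*)$. Then $\varphi(1)=\varphi(\pi(S)^*\pi(S))=\pi(S)\pi(S^*)=1$, so $\varphi$ is unital, and $k=-\operatorname{ind}S^*=-1<0$, a contradiction.
\end{proof}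

\begin{remark}[the hypotheses of Proposition~\ref{prop:key}]\label{rem:hyp}
(a) \emph{Isometry.} For $\rho=\pi\circ\sigma$ and the coisometry $w=\pi(W^*)$ every $y_n=z_n^*$ has index $+1$. This is where the order of products enters.

(b) \emph{Finitely many exceptions.} Replace $S$ by $S^*$ in finitely many summands of $W$. The image in $Q(H)$ is still an isometry commuting with $\pi(\sigma(\Gamma))$, and $\operatorname{ind}y_n=+1$ for those $n$.

(c) \emph{Inequivalence.} If every $v_n$ were the trivial representation, then $\rho=1$ and $w=\pi(S^*)$ would give $r_n=1$ and $\operatorname{ind}y_n=+1$ for all $n$.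

(d) \emph{A uniform gap.} Replace $\Gamma$ by $\mathbb Z$ and $v_n$ by characters given by distinct $\lambda_n\in\mathbb T\setminus\{1\}$ with $\lambda_n\to1$. Let the generator act on the space of Example~\ref{ex:leak} by $\Lambda=\sum_n\lambda_np_n$. For each $n$ the point $0$ is isolated in the spectrum of $|1-\bar\lambda_n\Lambda|^2$, with spectral projection $p_n$, but the gap shrinks to $0$. The commutator $\Lambda U-U\Lambda$ maps $e^{(2m)}_0$ to $(\lambda_{2m+1}-\lambda_{2m})e^{(2m+1)}_0$ and kills the other basis vectors, so it is compact. The conclusion fails for $w=\pi(U)$ and all even $n$.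
\end{remark}

\section{A spectral gap for arbitrary unitaries}\label{sec:gap}

Lifts $X_s$ of the $\rho(s)$ satisfy the relations of $\Gamma$ only modulo compact operators, so \eqref{eq:T} says nothing about them. The next lemma removes the $X_s$ from the problem: a vector of $H\otimes\mathcal V$ is an operator $T$, and $X_s$ cancels in $TT^*$. To return from $TT^*$ to a Hilbert space norm we use the Powers--St{\o}rmer inequality. Below $\|\cdot\|_1$ and $\|\cdot\|_2$ are the trace and Hilbert--Schmidt norms. Recall that $\|xy\|_1\le\|x\|_2\|y\|_2$ and $\operatorname{Tr}(xy)=\operatorname{Tr}(yx)$ for Hilbert--Schmidt $x,y$, and that $\operatorname{Tr}(xy)\ge0$ if both are positive.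

\begin{lemma}[Powers--St{\o}rmer]\label{lem:PS}
For positive Hilbert--Schmidt operators $a,b$ we have $\|a-b\|_2^2\le\|a^2-b^2\|_1$.
\end{lemma}

\begin{proof}
Let $c=a-b=c_+-c_-$ and $e=\operatorname{sgn}(c)$, so that $\|e\|\le1$ and $ec=ce=|c|=c_++c_-$. Since $a^2-b^2=\frac12[(a+b)c+c(a+b)]$,
\[
\|a^2-b^2\|_1\ge\operatorname{Tr}\big(e(a^2-b^2)\big)=\operatorname{Tr}\big((a+b)|c|\big).
\]
From $cc_+=c_+^2$, $cc_-=-c_-^2$ and $c^2=c_+^2+c_-^2$ we get
\[
(a+b)|c|-c^2=(a+b-c)c_++(a+b+c)c_-=2bc_++2ac_- ,
\]
which has nonnegative trace. So $\operatorname{Tr}((a+b)|c|)\ge\operatorname{Tr}(c^2)=\|a-b\|_2^2$.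
\end{proof}

\begin{lemma}\label{lem:gap}
Let $g\mapsto\nu_g$ be a unitary representation of $\Gamma$ on a Hilbert space $\mathcal V$ with no nonzero finite-dimensional invariant subspace. Let $X_s$, $s\in F$, be arbitrary unitaries on $H$. Then for every unit vector $\eta\in H\otimes\mathcal V$,
\[
\sum_{s\in F}\|(X_s\otimes\nu_s)\eta-\eta\|^2\ge\frac{\kappa^2}{4|F|}.
\]
\end{lemma}

\begin{proof}
Identify $H\otimes\mathcal V$ with the Hilbert--Schmidt operators $H\to\mathcal V$ by sending $x\otimes c$ to $k\mapsto\langle k,Jx\rangle c$; this is linear in $x$ and $c$, and it is unitary because it sends $e_j\otimes c$ to $\langle\,\cdot\,,e_j\rangle c$. The operator $Y_s=JX_sJ$ is unitary, and $\langle k,JX_sx\rangle=\langle k,Y_sJx\rangle=\langle Y_s^*k,Jx\rangle$. So if $\eta$ corresponds to $T$, then $(X_s\otimes\nu_s)\eta$ corresponds to $A_s=\nu_sTY_s^*$. Put $t_s=\|A_s-T\|_2$; the sum in the lemma is $\sum_st_s^2$.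

Let $a=(TT^*)^{1/2}$, a positive operator on $\mathcal V$ with $\|a\|_2=\|T\|_2=1$. Since $Y_s$ is unitary, $A_sA_s^*=\nu_sTT^*\nu_s^*=(\nu_sa\nu_s^*)^2$. By Lemma~\ref{lem:PS} and the identity $A_sA_s^*-TT^*=A_s(A_s-T)^*+(A_s-T)T^*$,
\[
\|\nu_sa\nu_s^*-a\|_2^2\le\|A_sA_s^*-TT^*\|_1\le t_s\big(\|A_s\|_2+\|T\|_2\big)=2t_s .
\]
The formula $b\mapsto\nu_gb\nu_g^*$ defines a unitary representation of $\Gamma$ on the Hilbert--Schmidt operators of $\mathcal V$. It has no invariant vector $b\ne0$: otherwise $b^*b$ would be a nonzero positive compact operator commuting with $\nu$, and an eigenspace for a positive eigenvalue would be a nonzero finite-dimensional invariant subspace. By \eqref{eq:T} and the Cauchy--Schwarz inequality,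
\[
\kappa\le\sum_{s\in F}\|\nu_sa\nu_s^*-a\|_2^2\le2\sum_{s\in F}t_s\le2\Big(|F|\sum_{s\in F}t_s^2\Big)^{1/2}.\qedhere
\]
\end{proof}

\section{Proof of Proposition~\ref{prop:key}}\label{sec:proof}

By Lemma~\ref{lem:indexzero} choose unitary lifts $X_g\in B(H)$ of $\rho(g)$, with $X_1=1$, and choose a lift $V\in B(H)$ of $w$. The operators
\begin{equation}\label{eq:compact}
X_gX_h-X_{gh},\qquad V^*V-1,\qquad VX_g-X_gV\qquad(g,h\in\Gamma)
\end{equation}
are compact. Put
\[
\Delta_n=\sum_{s\in F}|1-X_s\otimes\bar v_n(s)|^2\in B(H\otimes\mathbb C^{d_n}),\qquad0\le\Delta_n\le4|F|,\qquad\pi_{d_n}(\Delta_n)=h_n .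
\]
The gap of $h_n$ concerns only the essential spectrum of $\Delta_n$; eigenvalues of finite multiplicity may lie in $(0,\kappa)$, and nothing yet controls them uniformly in $n$. We want statements of the form ``for large $n$, no unit vector of $H\otimes\mathbb C^{d_n}$ does such and such''. An ultraproduct turns a sequence of counterexamples into one vector for which approximate equations hold exactly.

\subsection{The ultraproduct}

Let $\mathcal U$ be a free ultrafilter on $\mathbb N$. A property holds for \emph{$\mathcal U$-many $n$} if the set of such $n$ belongs to $\mathcal U$. A property or its negation holds for $\mathcal U$-many $n$; sets in $\mathcal U$ are infinite and closed under finite intersections; every bounded sequence of scalars has a limit $\lim_{\mathcal U}$. Every infinite subset of $\mathbb N$ belongs to some free ultrafilter. So it suffices to prove, for arbitrary $\mathcal U$, that $\operatorname{ind}y_n\le0$ for $\mathcal U$-many $n$: if the exceptional set were infinite, an ultrafilter containing it would give a contradiction.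

The ultraproduct $\prod_{\mathcal U}E_n$ of Hilbert spaces is the space of bounded sequences $(\xi_n)$, $\xi_n\in E_n$, modulo those with $\lim_{\mathcal U}\|\xi_n\|=0$. It is a Hilbert space for $\langle[\xi_n],[\eta_n]\rangle=\lim_{\mathcal U}\langle\xi_n,\eta_n\rangle$. A class $[\xi_n]$ depends only on $\mathcal U$-many of the $\xi_n$. A bounded sequence $A_n\in B(E_n)$ induces the operator $[A_n][\xi_n]=[A_n\xi_n]$, and $(A_n)\mapsto[A_n]$ is a unital $*$-homomorphism with $\|[A_n]\|\le\sup_n\|A_n\|$.

Let $\mathcal H=\prod_{\mathcal U}(H\otimes\mathbb C^{d_n})$. For $Y\in B(H)$ write $\hat Y=[Y\otimes1]$, and put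
\[
x_g=[X_g\otimes\bar v_n(g)],\qquad\Delta=[\Delta_n]=\sum_{s\in F}|1-x_s|^2 .
\]
The obstacles \eqref{eq:compact} are compact, so we split $\mathcal H$ into the part that compact operators do not see and its complement:
\[
\mathcal H_0=\bigcap_{K\in K(H)}\ker\hat K,\qquad\mathcal H_1=\mathcal H_0^\perp=\overline{\operatorname{span}}\bigcup_{K\in K(H)}\operatorname{ran}\hat K .
\]
Let $Y\in B(H)$ and let $B_n\in M_{d_n}$ be bounded. For compact $K$ we have $\hat K[Y\otimes B_n]=[1\otimes B_n]\widehat{KY}$ with $KY$ compact, so $[Y\otimes B_n]$ maps $\mathcal H_0$ into itself. The adjoint has the same form. Hence $\mathcal H_0$ and $\mathcal H_1$ reduce all such operators, in particular $x_g$, $\hat V$ and $\Delta$. Moreover,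
\begin{equation}\label{eq:vanish}
[K\otimes B_n]=[1\otimes B_n]\hat K\ \text{ vanishes on }\mathcal H_0\text{ for every compact }K.
\end{equation}

\subsection{On $\mathcal H_0$ the relations hold exactly}\label{sub:H0}

The $x_g$ are unitary, $x_1=1$, and $x_gx_h-x_{gh}=[(X_gX_h-X_{gh})\otimes\bar v_n(gh)]$ vanishes on $\mathcal H_0$ by \eqref{eq:vanish}. So $g\mapsto x_g|_{\mathcal H_0}$ is a unitary representation of $\Gamma$, and \eqref{eq:T} gives $\operatorname{spec}(\Delta|_{\mathcal H_0})\subset\{0\}\cup[\kappa,\infty)$. The operators $\hat V^*\hat V-1=[(V^*V-1)\otimes1]$ and $\hat Vx_s-x_s\hat V=[(VX_s-X_sV)\otimes\bar v_n(s)]$ also vanish on $\mathcal H_0$, so there $\hat V$ is an isometry commuting with each $x_s$.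

\subsection{On $\mathcal H_1$ there are no almost invariant vectors}\label{sub:H1}

Here the relations of $\Gamma$ may fail, but $\mathcal H_1$ has a tensor structure to which Lemma~\ref{lem:gap} applies. Let $\mathcal V=\prod_{\mathcal U}\mathbb C^{d_n}$ with the unitary representation $\nu_g=[\bar v_n(g)]$. The map $x\otimes[c_n]\mapsto[x\otimes c_n]$ preserves inner products, since $\lim_{\mathcal U}\langle x,x'\rangle\langle c_n,c_n'\rangle=\langle x,x'\rangle\langle[c_n],[c_n']\rangle$, so it extends to an isometry $\iota:H\otimes\mathcal V\to\mathcal H$.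

The range of $\iota$ is $\mathcal H_1$. Indeed, $[x\otimes c_n]$ is fixed by $\hat E$ for the projection $E$ onto $\mathbb Cx$, so $\operatorname{ran}\iota\subset\mathcal H_1$. Conversely, if $E=\langle\,\cdot\,,x'\rangle x$, then $(E\otimes1)\xi_n=x\otimes c_n$ with $\|c_n\|\le\|x'\|\|\xi_n\|$, so $\operatorname{ran}\hat E\subset\operatorname{ran}\iota$. Finite-rank operators are norm dense in $K(H)$, $\|\hat K\|\le\|K\|$, and $\operatorname{ran}\iota$ is closed; hence $\operatorname{ran}\hat K\subset\operatorname{ran}\iota$ for all compact $K$. Under $\iota$ the operator $x_s|_{\mathcal H_1}$ is $X_s\otimes\nu_s$, as one sees on the vectors $x\otimes[c_n]$.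

\begin{lemma}\label{lem:nofd}
The representation $\nu$ on $\mathcal V$ has no nonzero finite-dimensional invariant subspace.
\end{lemma}

\begin{proof}
Suppose that $[c^{(1)}_n],\dots,[c^{(k)}_n]$ is an orthonormal basis of such a subspace, and let $u:\Gamma\to U(k)$ be the matrix of $\nu$ in this basis, so that $\nu_g[c^{(j)}_n]=\sum_iu_{ij}(g)[c^{(i)}_n]$. Let $Y_n$ be the $d_n\times k$ matrix with columns $c^{(1)}_n,\dots,c^{(k)}_n$. Then $\lim_{\mathcal U}\|Y_n\|_2^2=k$. The $j$-th column of $\bar v_n(s)Y_n-Y_nu(s)$ is $\bar v_n(s)c^{(j)}_n-\sum_iu_{ij}(s)c^{(i)}_n$, whose norm tends to $0$ along $\mathcal U$. Thus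
\[
\lim_{\mathcal U}\sum_{s\in F}\|\bar v_n(s)Y_nu(s)^*-Y_n\|_2^2=0 .
\]
By \eqref{eq:intertwine} and \eqref{eq:T}, for $\mathcal U$-many $n$ the vector $Y_n$ is not orthogonal to the invariant vectors of $\bar v_n\otimes\bar u$, so there is a nonzero intertwiner from $u$ to $\bar v_n$. It is onto because $\bar v_n$ is irreducible, so $\bar v_n$ is equivalent to the restriction of $u$ to the orthogonal complement of its kernel. Inequivalent irreducible subrepresentations of $u$ are mutually orthogonal, so at most $k$ of the $\bar v_n$ can occur. This contradicts the fact that sets in $\mathcal U$ are infinite.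
\end{proof}

Lemmas~\ref{lem:gap} and~\ref{lem:nofd} give $\langle\Delta\eta,\eta\rangle\ge\kappa^2/(4|F|)$ for unit vectors $\eta\in\mathcal H_1$. With $\delta=\min(\kappa,\kappa^2/(4|F|))$ and Subsection~\ref{sub:H0} we obtain
\begin{equation}\label{eq:two}
\operatorname{spec}\Delta\subset\{0\}\cup[\delta,\infty),\qquad\ker\Delta\subset\mathcal H_0 .
\end{equation}
These are the two facts isolated in Subsection~\ref{sub:model}. It remains to carry them back to finite $n$.

\subsection{Projections lifting $r_n$}

For $\mathcal U$-many $n$ the spectrum of $\Delta_n$ misses $[\delta/3,2\delta/3]$. Otherwise, for $\mathcal U$-many $n$ there is $\lambda_n\in\operatorname{spec}\Delta_n\cap[\delta/3,2\delta/3]$ and, since $\Delta_n$ is self-adjoint, a unit vector $\eta_n$ with $\|(\Delta_n-\lambda_n)\eta_n\|<1/(n+1)$. Let $\lambda=\lim_{\mathcal U}\lambda_n\in[\delta/3,2\delta/3]$. Then $\|(\Delta_n-\lambda)\eta_n\|\to0$ along $\mathcal U$, so $\lambda$ is an eigenvalue of $\Delta$, contrary to \eqref{eq:two}.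

Let $f:[0,\infty)\to[0,1]$ be continuous with $f=1$ on $[0,\delta/3]$ and $f=0$ on $[2\delta/3,\infty)$, and put $P_n=f(\Delta_n)$. Then:
\begin{itemize}
\item $P_n$ is a projection for $\mathcal U$-many $n$, since $f$ takes only the values $0,1$ on $\operatorname{spec}\Delta_n$;
\item $[P_n]=f(\Delta)$, since this holds for polynomials and $f$ is a uniform limit of polynomials on $[0,4|F|]$; by \eqref{eq:two}, $P:=f(\Delta)$ is the projection onto $\ker\Delta$;
\item $\pi_{d_n}(P_n)=f(h_n)=r_n$ for every $n$, since $f(0)=1$ and $f=0$ on $[\kappa,\infty)$.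
\end{itemize}

\subsection{The compression of $V$ is bounded below}

Let $\xi\in\ker\Delta$. Then $\sum_s\|\xi-x_s\xi\|^2=\langle\Delta\xi,\xi\rangle=0$, and $\xi\in\mathcal H_0$ by \eqref{eq:two}. By Subsection~\ref{sub:H0}, $x_s\hat V\xi=\hat Vx_s\xi=\hat V\xi$ for $s\in F$, so $\hat V\xi\in\ker\Delta$, and $\|P\hat V\xi\|=\|\hat V\xi\|=\|\xi\|$. This is the only use of $w^*w=1$.

It follows that for $\mathcal U$-many $n$, $P_n$ is a projection and
\begin{equation}\label{eq:below}
\|P_n(V\otimes1)\zeta\|\ge\tfrac12\|\zeta\|\qquad\text{for all }\zeta\in\operatorname{ran}P_n .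
\end{equation}
Otherwise, for $\mathcal U$-many $n$ there is a unit vector $\zeta_n=P_n\zeta_n$ with $\|P_n(V\otimes1)\zeta_n\|<\frac12$. Then $\zeta=[\zeta_n]$ is a unit vector with $P\zeta=\zeta$ and $\|P\hat V\zeta\|\le\frac12$, which we have just excluded.

For such $n$ the operator $P_n(V\otimes1)P_n+1-P_n$ is the direct sum of the identity on $\ker P_n$ and an operator on $\operatorname{ran}P_n$ that is injective by \eqref{eq:below}. It lifts $r_n(w\otimes1)r_n+1-r_n=y_n$, which is unitary by hypothesis. So it is an injective Fredholm operator, and $\operatorname{ind}y_n\le0$. This proves Proposition~\ref{prop:key}. \qed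

\section{Consequences}\label{sec:consequences}

\subsection{Automorphisms and normal elements}

A $*$-anti-automorphism is a linear, adjoint-preserving bijection that reverses products.

\begin{corollary}\label{cor:auto}
For every $*$-automorphism $\alpha$ of $Q(H)$ and every invertible $x$, $\operatorname{ind}\alpha(x)=\operatorname{ind}x$. Every $*$-anti-automorphism of $Q(H)$ reverses the index.
\end{corollary}

\begin{proof}
Let $k,k'\ge0$ be the integers of Theorem~\ref{thm:main} for $\alpha$ and $\alpha^{-1}$. Evaluating $\alpha^{-1}\circ\alpha$ at $\pi(S)$ gives $kk'=1$, so $k=1$. An invertible $x$ is $u|x|$ with $u$ unitary. The positive invertible $|x|=\exp(\log|x|)$ lifts to an invertible operator, so $\operatorname{ind}x=\operatorname{ind}u$. Since $\alpha(x)=\alpha(u)|\alpha(x)|$, also $\operatorname{ind}\alpha(x)=\operatorname{ind}\alpha(u)=\operatorname{ind}u$.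

Let $\tau$ be the anti-automorphism induced by $a\mapsto Ja^*J$. As $\ker(Ja^*J)=J\ker a^*$ and $\ker(JaJ)=J\ker a$, it reverses the index, and $\tau^2=\mathrm{id}$. Any anti-automorphism $\beta$ equals $(\beta\circ\tau)\circ\tau$, where $\beta\circ\tau$ is an automorphism.
\end{proof}

\begin{corollary}\label{cor:normal}
For normal $a,b\in Q(H)$ the following are equivalent: (i) $b=\alpha(a)$ for a $*$-automorphism $\alpha$ of $Q(H)$; (ii) $b=\pi(U)a\pi(U)^*$ for a unitary $U\in B(H)$; (iii) $\operatorname{spec}a=\operatorname{spec}b$ and $\operatorname{ind}(a-\lambda)=\operatorname{ind}(b-\lambda)$ for all $\lambda\notin\operatorname{spec}a$.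
\end{corollary}

\begin{proof}
(i)$\Rightarrow$(iii): $\alpha$ preserves spectra, and $b-\lambda=\alpha(a-\lambda)$, so Corollary~\ref{cor:auto} applies. (iii)$\Rightarrow$(ii) is the Brown--Douglas--Fillmore theorem: essentially normal operators with equal essential spectra and equal index functions off the essential spectrum are unitarily equivalent modulo compact operators. (ii)$\Rightarrow$(i): take $\alpha(x)=\pi(U)x\pi(U)^*$.
\end{proof}

\subsection{All endomorphisms}

A nonunital homomorphism $\varphi$ sends a unitary $u$ to a unitary of the corner of $\varphi(1)$, whose index is read off from $\varphi(u)+1-\varphi(1)$.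

\begin{lemma}\label{lem:compress}
Let $A$ be a unital $C^*$-algebra and $\varphi:A\to Q(H)$ a nonzero $*$-homomorphism. There is a unital $*$-homomorphism $\varphi':A\to Q(H)$ with $\operatorname{ind}\varphi'(u)=\operatorname{ind}(\varphi(u)+1-\varphi(1))$ for all $u\in U(A)$.
\end{lemma}

\begin{proof}
The projection $\varphi(1)$ lifts to a projection $p$: a self-adjoint lift $c$ has essential spectrum in $\{0,1\}$, hence countable spectrum, and we take the spectral projection of $c$ for $(t,\infty)$ with $t\in(0,1)\setminus\operatorname{spec}c$. Since $\varphi(1)\ne0$, $p$ has infinite rank, so $p=VV^*$ with $V^*V=1$. Put $\varphi'(x)=\pi(V)^*\varphi(x)\pi(V)$. It is unital, and multiplicative because $\pi(V)\pi(V)^*=\varphi(1)$. If $a$ lifts $\varphi(u)$, then $V^*aV$ lifts $\varphi'(u)$ and is unitarily equivalent, through $V:H\to pH$, to $pap|_{pH}$, while $pap+1-p$ lifts $\varphi(u)+1-\varphi(1)$.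
\end{proof}

\begin{corollary}\label{cor:endo}
For every $*$-homomorphism $\varphi:Q(H)\to Q(H)$ there is an integer $k\ge0$ with $\operatorname{ind}(\varphi(u)+1-\varphi(1))=k\operatorname{ind}u$ for all unitaries $u$. Every $k\ge1$ occurs for a unital $\varphi$. Under CH, $k=0$ also occurs for a unital $\varphi$.
\end{corollary}

\begin{proof}
For $\varphi=0$ take $k=0$; otherwise apply Theorem~\ref{thm:main} to $\varphi'$. For $k\ge1$ use $x\mapsto x\otimes1_k\in Q(H\otimes\mathbb C^k)$ and a unitary $H\otimes\mathbb C^k\cong H$.

Assume CH. Let $\mathcal O_2$ be the Cuntz algebra, the separable $C^*$-algebra generated by isometries $s_1,s_2$ with $s_1s_1^*+s_2s_2^*=1$. Since $Q(H)$ has cardinality $2^{\aleph_0}=\aleph_1$, the algebra $Q(H)\otimes\mathcal O_2$ has a dense subset of cardinality at most $\aleph_1$. By the theorem of Farah, Hirshberg and Vignati, every $C^*$-algebra of density character at most $\aleph_1$ embeds into $Q(H)$. Lemma~\ref{lem:compress} then gives a unital $*$-homomorphism $\psi:Q(H)\otimes\mathcal O_2\to Q(H)$. Put $\varphi(x)=\psi(x\otimes1)$. For a unitary $u$ let $v=\varphi(u)$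 and $t_i=\psi(1\otimes s_i)$. The $t_i$ commute with $v$ and satisfy $t_i^*t_j=\delta_{ij}$ and $\sum_it_it_i^*=1$, so $v=\sum_it_ivt_i^*$. Let $a$ and $T_i$ be lifts of $v$ and $t_i$. The row $T=(T_1,T_2):H\oplus H\to H$ has $T^*T-1$ and $TT^*-1$ compact, so it is Fredholm, and $T(a\oplus a)T^*$ lifts $v$. Hence $\operatorname{ind}v=\operatorname{ind}T+2\operatorname{ind}v-\operatorname{ind}T$, that is, $\operatorname{ind}v=0$.
\end{proof}

\subsection{A separable obstruction}

The proof of Theorem~\ref{thm:main} evaluates $\varphi$ on countably many elements, so the obstruction already lives on a separable subalgebra.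

\begin{corollary}\label{cor:separable}
There is a separable unital $C^*$-subalgebra $B_0\subset Q(H)$ containing $\pi(S)$ such that every $*$-homomorphism $\varphi:B_0\to Q(H)$ satisfies $\operatorname{ind}(\varphi(\pi(S))+1-\varphi(1))\le0$. In particular none maps $\pi(S)$ to $\pi(S^*)$. The values attained by unital $\varphi$ are exactly $0,-1,-2,\dots$.
\end{corollary}

\begin{proof}
By \eqref{eq:zn}, $z_n$ and $\operatorname{diag}(\pi(S),1,\dots,1)$ both have index $-1$, so Lemma~\ref{lem:lift} gives
\[
z_n=\exp(ib_n)\operatorname{diag}(\pi(S),1,\dots,1),\qquad b_n=b_n^*\in Q(H)\otimes M_{d_n}.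
\]
Let $B_0$ be generated by $1$, $\pi(S)$, $\pi(W)$, the $\pi(\sigma(s))$ with $s\in F$, and all matrix entries of all $b_n$. It is separable, and it contains $\pi(\sigma(\Gamma))$ because $F$ generates $\Gamma$.

For $\varphi=0$ the index is $0$. Otherwise we may assume that $\varphi$ is unital, by Lemma~\ref{lem:compress}. Then
\[
\varphi_{d_n}(z_n)=\exp(i\varphi_{d_n}(b_n))\operatorname{diag}(\varphi(\pi(S)),1,\dots,1)
\]
has index $\operatorname{ind}\varphi(\pi(S))$ for every $n$, and Corollary~\ref{cor:transfer} shows that this number is at most $0$. A $\varphi$ with $\varphi(\pi(S))=\pi(S^*)$ would be unital, by the computation in the proof of Theorem~\ref{thm:main}, and would give the value $+1$.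

The value $-k$, $k\ge1$, is attained by the restriction to $B_0$ of $x\mapsto x\otimes1_k$. For the value $0$ let $\theta$ be a unital representation of $B_0$ on a nonzero separable Hilbert space $L$, for instance the GNS representation of a state, and identify $L\otimes\ell^2$ with $H$. The unital homomorphism $x\mapsto\pi(\theta(x)\otimes1)$ sends $\pi(S)$ to an element with the unitary lift $\theta(\pi(S))\otimes1$.
\end{proof}

\begin{thebibliography}{1}

\bibitem{problem}
``2025-03-21T14:48:29.884209'',
\texttt{https://hf.yi-lab.net/\allowbreak datasets/\allowbreak siddhant7876/\allowbreak textual\_train\_stackex/\allowbreak viewer/\allowbreak default/\allowbreak train?p=49932}.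

\end{thebibliography}
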